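# Plane unit bases in which no two segments are parallel

## 1. A base that uses each direction at most once

Throughout, $\mathbb R^2=\mathbb C$ with Euclidean distance $d(X,Y)=|X-Y|$.

**Theorem 1.** There is a base $\widetilde{\mathcal B}$ of the Euclidean metric on $\mathbb R^2$ such that $d(X,Y)=1$ for all $\{X,Y\}\in\widetilde{\mathcal B}$ and no two distinct pairs in $\widetilde{\mathcal B}$ give parallel segments.

Here are the words in the statement.

**Definition (base).** Let $(M,\rho)$ be a metric space. A set $\mathcal B$ of unordered pairs of points of $M$ is a *base* of $\rho$ if every map $f:M\to M$ with $\rho(f(X),f(Y))=\rho(X,Y)$ for all $\{X,Y\}\in\mathcal B$ is an isometry, that is, preserves all distances.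

No continuity of $f$ is assumed. The set of all pairs is always a base, and a set of pairs that contains a base is a base. In a two-point space $\{A,B\}$ the single pair $\{A,B\}$ is a base; the empty set is not, because a constant map is not an isometry.

**Definition (parallel, direction).** Write $a\parallel b$ if the vectors $a,b\in\mathbb C$ are linearly dependent over $\mathbb R$. Segments $[X_1,Y_1]$ and $[X_2,Y_2]$ are *parallel* if $Y_1-X_1\parallel Y_2-X_2$. A *direction* is a unit vector up to sign.

So $[0,1]$ and $[5,6]$ are parallel although they lie on one line, and $[0,1]$, $[0,i]$ are not parallel. Theorem 1 asks for a base made of unit segments in which each direction occurs at most once.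

The natural comparison is the Beckman–Quarles theorem: for every $n\ge2$ the set of *all* pairs at distance $1$ in Euclidean $n$-space is a base. This base uses every direction as often as it can. The item "On unit bases for the Euclidean metric (Q1375023)" records that for $n\ge3$ there is a base of unit pairs, no two of them parallel, and asks for $n=2$. Theorem 1 answers yes. We use the Beckman–Quarles theorem in the plane as a known result, and we work in ZFC.

Standing notation: $\langle a,b\rangle=\operatorname{Re}(a\bar b)$; $S^1$ is the set of unit vectors; $\omega=e^{i\pi/3}$ and $\zeta=e^{2\pi i/3}$; $\mathfrak c=|\mathbb R|$; $B(x,r)$ is the open disc. Note that $ia\perp b$ if and only if $a\parallel b$.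

## 2. Points in few pairs, and the rhombus

Let us see by hand what such a base must look like.

**Proposition 2.** In every base of unit pairs, no two of them parallel, each point of the plane belongs to at least three pairs. Every such base has cardinality $\mathfrak c$.

*Proof.* Suppose $X$ belongs to at most two pairs. We move $X$ alone and fix all other points. If $X$ is in no pair, move it anywhere else. If it is in one pair $\{X,A\}$, rotate $X$ about $A$ to a different place. If it is in two pairs $\{X,A\},\{X,B\}$, then $X$ is not on the line $AB$: otherwise $A,B$ would be antipodal on the unit circle about $X$ and the two segments would be parallel. Replace $X$ by its mirror image in the line $AB$. In each case the new map preserves all pairs of the base, fixes three non-collinear points and is not the identity. An isometry of the plane that fixes three non-collinear points is the identity, so the map is not an isometry, a contradiction.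

If there were fewer than $\mathfrak c$ pairs, they would cover fewer than $\mathfrak c$ points, but every point is covered. There are only $\mathfrak c$ pairs of points in all. $\square$

So all points must be served at least three times, while each direction may be spent only once. In particular we cannot put into the base every unit segment that we would like to control.

A first thing to try is to force distances exactly with small rigid figures. Take two unit equilateral triangles sharing a side, with vertices $0,1,\omega,1+\omega$. If $f$ preserves the five unit edges, then each triangle goes to a unit triangle, so $f(0)$ and $f(1+\omega)$ either coincide or have distance $\sqrt3$. This is strong information from five edges. But the figure is a rhombus: $[0,1]\parallel[\omega,1+\omega]$ and $[0,\omega]\parallel[1,1+\omega]$. Two unit equilateral triangles that share exactly a side always form a rhombus, so the figure can never be used as it stands, and it has no freedom to be perturbed.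

## 3. From exact distances to approximate ones

Fix a unit pair $x,y$. We may not be able to put $\{x,y\}$ in the base, since its direction may be spent. But we can put in one slightly moved and rotated segment $\{x',y'\}$ with $x'$ near $x$ and $y'$ near $y$. If finitely many further unit pairs force
$$|f(x)-f(x')|\le\varepsilon,\qquad |f(y)-f(y')|\le\varepsilon ,$$
then, since $|f(x')-f(y')|=1$, we get $\bigl||f(x)-f(y)|-1\bigr|\le2\varepsilon$. If we do this for $\varepsilon=1,\frac12,\frac13,\dots$, then $|f(x)-f(y)|=1$ follows in the limit, and Beckman–Quarles finishes. Everything reduces to this task: *given $x$, build a finite figure of non-parallel unit segments that forces $f(x')$ to be within $\varepsilon$ of $f(x)$.* The figure must have many free parameters, so that it can avoid the directions already spent.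

Two easy attempts each do half of this.

*Paths.* Join $x$ and $x'$ by a path of two unit edges. This gives $|f(x)-f(x')|\le 2$ and, by itself, no more.

*Pigeonhole.* Take very many points joined to $x$ by short paths. Their images lie in a bounded disc, so many of the images lie in one small cell. But pigeonhole chooses which points cluster; we cannot prescribe $x$ and $x'$ among them.

What is missing is a device that transfers closeness to a prescribed point $p$: if all of certain *terminals* $u$ have images near $a$, then $f(p)$ is near $a$. Join each terminal to $p$ by a two-edge path $p,c,u$. Suppose that all $f(u)=a$ but $f(p)=b\neq a$. Then each $f(c)$ lies on the unit circles about $a$ and about $b$, hence is one of **at most two points**. So many of the midpoints $c$ have the same image $P$. This is the weak spot to attack. Take three midpoints $c_1,c_2,c_3$, and a unit equilateral triangle with vertices $T_1,T_2,T_3$ such that $|T_a-c_a|=1$. If $f(c_1)=f(c_2)=f(c_3)=P$, the images of the $T_a$ form a unit equilateral triangle with all vertices at distance $1$ from $P$. This is impossible, since its circumradius is $1/\sqrt3$.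

We must find such triangles in the plane. If the three midpoints are close to each other there are none.

**Remark (three nearby midpoints carry no triangle).** Let $|c_a-c|\le b\le\frac18$ for $a=1,2,3$. Then there is no unit equilateral triangle with $|T_a-c_a|=1$. Indeed, let $G$ be its center and $g=|G-c|$. Then $|T_a-c|\in[1-b,1+b]$ and $|T_a-c|^2=g^2+\frac13+2\langle T_a-G,G-c\rangle$. The width of the triangle in any direction is at least its height $\frac{\sqrt3}2$, so the largest and smallest of the three numbers $|T_a-c|^2$ differ by at least $\sqrt3\,g$. Hence $\sqrt3\,g\le(1+b)^2-(1-b)^2=4b$, and $|T_a-c|\le\frac1{\sqrt3}+g\le\frac{1+4b}{\sqrt3}\le\frac{1.5}{\sqrt3}<0.87<\frac78\le1-b$, a contradiction.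

So the midpoints should not all lie near one place. The arrangement that works has two midpoints near each other and the third a turn of $120^\circ$ away around $p$. With three groups of midpoints, at mutual turns of $120^\circ$, and three midpoints in each group, pigeonhole works: each group has a value taken at least twice, there are two possible values, so two of the three groups share such a value. (With only two groups they might have different values.) The next section builds the triangle.

## 4. A unit triangle on three spokes

**Purpose.** For unit vectors $v_1,v_2,v_3$ with $v_2/v_1$ near $1$ and $v_3/v_1$ near $\zeta$, we construct, depending analytically on $v$, points $t_1,t_2,t_3$ with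
$$|t_a-v_a|=1\ (a=1,2,3),\qquad |t_a-t_b|=1\ (a\neq b).\tag{1}$$

**The base solution.** Let $\delta=\arcsin\frac1{2\sqrt3}$. Then
$$\sin\delta=\tfrac{\sqrt3}6,\quad\cos\delta=\tfrac{\sqrt{33}}6,\quad\sin2\delta=\tfrac{\sqrt{11}}6,\quad\cos2\delta=\tfrac56,\qquad 15^\circ<\delta<20^\circ,$$
the last because $\cos40^\circ<\frac56<\cos30^\circ$. Take $(v_1,v_2,v_3)=(1,1,\zeta)$, put $m=e^{i(150^\circ-2\delta)}$, and
$$t_1=1+e^{i30^\circ}m,\qquad t_2=1+e^{-i30^\circ}m,\qquad t_3=1+\sqrt3\,m,\qquad s_a=t_a-v_a .$$
From $\sqrt3-e^{-i30^\circ}=e^{i30^\circ}$, $\sqrt3-e^{i30^\circ}=e^{-i30^\circ}$ and $e^{i30^\circ}-e^{-i30^\circ}=i$ we read off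
$$s_1=t_3-t_2=e^{i(180^\circ-2\delta)},\qquad s_2=t_3-t_1=e^{i(120^\circ-2\delta)},\qquad t_1-t_2=e^{i(240^\circ-2\delta)} .$$
Since $\zeta-1=\sqrt3e^{i150^\circ}$,
$$s_3=\sqrt3e^{i150^\circ}(e^{-2i\delta}-1)=\sqrt3e^{i(150^\circ-\delta)}(-2i\sin\delta)=2\sqrt3\sin\delta\;e^{i(60^\circ-\delta)}=e^{i(60^\circ-\delta)} .$$
So (1) holds. Numerically $\delta\approx16.8^\circ$, $t_1=\frac16+\frac{\sqrt{11}}6i\approx0.17+0.55i$, $t_2\approx1.06+1.00i$, $t_3\approx0.23+1.55i$.

The rhombus has returned: $1,t_1,t_3,t_2$ are its vertices. That is unavoidable when $v_1=v_2$, and it makes $s_1\parallel t_3-t_2$ and $s_2\parallel t_3-t_1$. This time the figure is not stuck: when $v_1$ and $v_2$ separate, the rhombus opens. Lemma 3 will make that precise.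

Modulo $180^\circ$ the directions are
$$\begin{aligned}
&s_1,\ t_3-t_2:\ -2\delta\in(-40^\circ,-30^\circ);\qquad v_1,v_2:\ 0^\circ;\qquad t_1-t_2:\ 60^\circ-2\delta\in(20^\circ,30^\circ);\\
&s_3:\ 60^\circ-\delta\in(40^\circ,45^\circ);\qquad s_2,\ t_3-t_1:\ 120^\circ-2\delta\in(80^\circ,90^\circ);\qquad v_3:\ 120^\circ .
\end{aligned}\tag{2}$$
The six listed entries lie in disjoint ranges between $-40^\circ$ and $120^\circ$, so different entries are non-parallel.

Let $L_a$ be the line through $v_a$ and $t_a$. Then $L_1\cap L_2=\{1\}$. The points $\zeta$ and $t_3$ lie on the circle of radius $\sqrt3$ about $1$, at angles $150^\circ$ and $150^\circ-2\delta$. They are distinct and not antipodal, so $1\notin L_3$, and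
$$L_3=\{z:\operatorname{Re}\bigl((z-1)e^{-i(150^\circ-\delta)}\bigr)=\sqrt3\cos\delta\}.\tag{3}$$

**Infinitesimal rigid motions.** We shall differentiate (1) repeatedly and need one elementary fact. If $t_1,t_2,t_3$ are not collinear and $\langle\dot t_a-\dot t_b,t_a-t_b\rangle=0$ for all $a\ne b$, then there are a real $\varpi$ (the angular velocity) and $V\in\mathbb C$ with $\dot t_a=\varpi it_a+V$ for all $a$. To see this, subtract a translation to get $\dot t_1=0$; then $\dot t_2\perp t_2-t_1$ is a real multiple of $i(t_2-t_1)$, and subtracting a rotation about $t_1$ gives $\dot t_2=0$; then $\dot t_3$ is orthogonal to the independent vectors $t_3-t_1,t_3-t_2$, so it is $0$. If $\varpi\neq0$, put $I=iV/\varpi$, so that $\dot t_a=\varpi i(t_a-I)$: a rotation about $I$. If $\varpi=0$ it is a translation. In the rotation case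
$$\langle \dot t_a,s_a\rangle=0\iff t_a-I\parallel s_a\iff I\in L_a.\tag{4}$$

**Solving (1) near the base solution.** Keep the $v_a$ fixed at the base point and let $(\dot t_a)$ solve the linearization of (1). Then $(\dot t_a)$ is an infinitesimal rigid motion with $\langle\dot t_a,s_a\rangle=0$. If it is a rotation about $I$, then by (4) $I\in L_1\cap L_2\cap L_3=\varnothing$. If it is a translation by $V$, then $V\perp s_1,s_2$, which are independent, so $V=0$. Hence the $6\times6$ Jacobian of (1) with respect to $t$ is invertible. By the (analytic) implicit function theorem there are rational $\gamma_0,\gamma>0$, $\gamma<\frac12$, such that for unit $v_2,v_3$ with $|v_2-1|<\gamma$, $|v_3-\zeta|<\gamma$, the system (1) with $v_1=1$ has exactly one solution $\tau(v_2,v_3)$ within distance $\gamma_0$ of the base solution, and $\tau$ is real analytic. The rationality of the radii will matter in Section 8. On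
$$\mathcal D=\{v\in(S^1)^3:\ |v_2/v_1-1|<\gamma,\ |v_3/v_1-\zeta|<\gamma\}$$
put $t(v)=v_1\,\tau(v_2/v_1,v_3/v_1)$. This is real analytic, solves (1), and is rotation-equivariant: $t(e^{i\alpha}v)=e^{i\alpha}t(v)$. On $\overline{\mathcal D}=\{v:\bar v\in\mathcal D\}$, where $v_3/v_1$ is near $\bar\zeta$, use the mirror image $t(v)=\overline{t(\bar v)}$. The two domains are disjoint since $|\zeta-\bar\zeta|=\sqrt3>2\gamma$. We may decrease $\gamma$ later, keeping it rational, without changing $\gamma_0$.

## 5. How the six edges turn

The six *edges* are the three *spokes* $s_a$ from $v_a$ to $t_a$ and the three sides. Write $v_a=e^{i\theta_a}$, and let $h_e(\theta_1,\theta_2,\theta_3)$ be a local branch of the argument of the vector of $e$. Its partial derivatives do not depend on the branch.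

**Purpose.** To destroy parallelism later, we need each edge to turn when any one $v_j$ turns.

**Lemma 3.** After decreasing $\gamma$, the following holds on $\mathcal D\cup\overline{\mathcal D}$.

(i) $\partial h_e/\partial\theta_j\neq0$ for all six edges $e$ and all $j$.

(ii) Any two of the six edges are non-parallel everywhere, except possibly the pairs $(s_1,t_3-t_2)$ and $(s_2,t_3-t_1)$. For these, $\partial_{\theta_1}(h_{s_1}-h_{t_3-t_2})\neq0$ and $\partial_{\theta_2}(h_{s_2}-h_{t_3-t_1})\neq0$ everywhere.

*Proof.* By rotation-equivariance the quantities depend only on $(v_2/v_1,v_3/v_1)$. Under reflection, $h_e(\theta)$ is replaced by $-h_e(-\theta)$ (up to a constant multiple of $2\pi$), which has the same derivatives at mirrored points. By continuity it therefore suffices to prove all claims at the base point.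

Vary only $\theta_j$, at unit rate: $\dot v_j=iv_j$ and $\dot v_a=0$ for $a\ne j$. The triangle stays a unit triangle, so $(\dot t_a)$ is an infinitesimal rigid motion, with angular velocity $\varpi$ say, and $\langle\dot t_a-\dot v_a,s_a\rangle=0$ for all $a$.

**Sides.** Purpose: $\varpi\ne0$. The argument of each side has derivative $\varpi$. If $\varpi=0$, all $\dot t_a$ equal one vector $V$, and $V\perp s_a$ for the two indices $a\neq j$. By (2) these two $s_a$ are independent, so $V=0$. Then $\langle iv_j,s_j\rangle=0$, that is, $s_j\parallel v_j$, contradicting (2). So $\varpi\neq0$, and there is a center $I$ with $\dot t_a=\varpi i(t_a-I)$. For $a\ne j$, (4) gives $I\in L_a$.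

**Spokes $s_a$ with $a\neq j$.** Let $l$ be the third index. If the argument of the unit vector $s_a$ had derivative $0$, then $\dot s_a=0$, so $\dot t_a=\dot v_a=0$ and $I=t_a$. Then $\dot t_l=\varpi i(t_l-t_a)\perp s_l$, so $s_l\parallel t_l-t_a$. By (2) this never happens: $s_1$ is not parallel to $t_1-t_2$ or $t_1-t_3$; $s_2$ is not parallel to $t_2-t_1$ or $t_2-t_3$; $s_3$ is not parallel to $t_3-t_1$ or $t_3-t_2$. (The coincidences in (2) are $s_1\parallel t_3-t_2$ and $s_2\parallel t_3-t_1$, which join the other two vertices.)

**Spoke $s_j$.** If its argument had derivative $0$, then $\dot t_j=\dot v_j=iv_j$, so $\varpi(t_j-I)=v_j$ and $t_j-I\parallel v_j$, where $I$ is the intersection of the two other lines.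

- $j=3$: $I=1$, and $t_3-1$ has direction $150^\circ-2\delta\in(110^\circ,120^\circ)$, not parallel to $v_3$, which has direction $120^\circ$.
- $j=1$: $I\in L_2\cap L_3$, so $I=1+\ell e^{i(120^\circ-2\delta)}$, and (3) gives $\ell\cos(30^\circ+\delta)=\sqrt3\cos\delta$. Hence $\ell>\sqrt3$. As $120^\circ-2\delta\in(80^\circ,90^\circ)$, $\operatorname{Im}I>\sqrt3\sin60^\circ=\frac32>1\ge\operatorname{Im}t_1$. So $t_1-I\nparallel1=v_1$.
- $j=2$: $I\in L_1\cap L_3$, so $I=1+\ell'e^{i(180^\circ-2\delta)}$, and (3) gives $\ell'\cos(30^\circ-\delta)=\sqrt3\cos\delta=\frac{\sqrt{11}}2$. Here $\cos(30^\circ-\delta)=\frac{\sqrt3}2\cdot\frac{\sqrt{33}}6+\frac12\cdot\frac{\sqrt3}6=\frac{3\sqrt{11}+\sqrt3}{12}$. So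
$$\operatorname{Im}I=\ell'\sin2\delta=\frac{6\sqrt{11}}{3\sqrt{11}+\sqrt3}\cdot\frac{\sqrt{11}}6=\frac{11}{3\sqrt{11}+\sqrt3}<\frac{11}{11.6}<0.95,$$
while
$$\operatorname{Im}t_2=\sin(120^\circ-2\delta)=\frac{5\sqrt3+\sqrt{11}}{12}>\frac{11.9}{12}>0.99 .$$
So $t_2-I\nparallel1=v_2$.

This proves (i).

**Part (ii).** At the base point the non-exceptional pairs are non-parallel by (2). For $(s_1,t_3-t_2)$ vary $\theta_1$. If the two derivatives agreed, both would equal $\varpi$, so $\dot t_1-\dot v_1=\varpi is_1$, that is, $\varpi i(t_1-I)-iv_1=\varpi is_1$. Since $t_1-s_1=v_1=1$, this says $\varpi(1-I)=1$. But $j=1$, so $I\in L_2$, and $1-I$ is a nonzero vector parallel to $s_2$, which is not parallel to $1$: a contradiction. For $(s_2,t_3-t_1)$ vary $\theta_2$. Equality gives in the same way $\varpi(1-I)=1$, now with $I\in L_1$, so $1-I\parallel s_1\nparallel1$, a contradiction. $\square$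

## 6. Center configurations

**Purpose.** We now build the device of Section 3: nine terminals near $p$ that control $p$.

**Definition ($r$-position).** Fix a rational $\kappa$ with $0<\kappa<\min(\frac18,\frac\gamma4)$. For $r\in\{0,1,2\}$, $u$ is in *$r$-position* relative to $p$ if $0<|u-p|<\kappa$ and $\frac{u-p}{|u-p|}$ is within distance less than $\kappa$ of $\omega^r$ or of $-\omega^r$.

For example, relative to $p=0$ the point $\kappa/2$ is in $0$-position and $-\kappa\omega/2$ is in $1$-position. Since the six points $\pm\omega^r$ are at mutual distances at least $1$ and $\kappa<\frac18$, a point is in $r$-position for at most one $r$.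

**The midpoint $c(p,u)$.** Put $g_r=i\zeta^{-r}$. Since $\zeta^{-r}/\omega^r=e^{-i\pi r}$, we have $g_r=\pm i\omega^r$. For $r\ne r'$ we have $g_{r'}/g_r=\zeta^{r-r'}\in\{\zeta,\bar\zeta\}$. Let $u$ be in $r$-position and $y=u-p$. The unit vectors $v$ with $|p+v-u|=1$ are
$$\frac y2\pm\sqrt{1-\frac{|y|^2}4}\;\frac{iy}{|y|} .$$
Here $\frac{iy}{|y|}$ is within $\kappa$ of $g_r$ or $-g_r$, and $\frac{|y|}2+1-\sqrt{1-\frac{|y|^2}{4}}\le\frac\kappa2+\frac{\kappa^2}4$. So one of these vectors is within $2\kappa$ of $g_r$, and the other within $2\kappa$ of $-g_r$. Let $v=v(p,u)$ be the first one, $c(p,u)=p+v$ and $w=w(p,u)=u-c(p,u)$. Then $v,w\in S^1$ and $v+w=y$. As $0<|y|<2$, $w\ne\pm v$, so $v\nparallel w$. In the example $p=0$, $u=\kappa/2$ we have $g_0=i$, $v=\frac\kappa4+i\sqrt{1-\kappa^2/16}$ and $w=\bar v$.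

Write $v=e^{i\theta}$, $w=e^{i\psi}$. From $u-p=v+w$ we get $du-dp=iv\,d\theta+iw\,d\psi$. Since $iv,iw$ are independent, $(\theta,\psi)$ are local analytic coordinates for $u-p$. Taking inner products with $w$ and with $v$,
$$d\theta=\frac{\langle w,du-dp\rangle}{\langle w,iv\rangle},\qquad d\psi=\frac{\langle v,du-dp\rangle}{\langle v,iw\rangle}.\tag{5}$$

**The triangles $T$.** Let $u_1,u_2$ be in $r$-position and $u_3$ in $r'$-position relative to $p$, with $r'\ne r$, and $v_a=v(p,u_a)$. Then $|v_2/v_1-1|=|v_2-v_1|<4\kappa<\gamma$ and
$$\Bigl|\frac{v_3}{v_1}-\frac{g_{r'}}{g_r}\Bigr|=\Bigl|v_3-\frac{g_{r'}}{g_r}v_1\Bigr|\le|v_3-g_{r'}|+|g_r-v_1|<4\kappa<\gamma .$$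
So $v=(v_1,v_2,v_3)\in\mathcal D\cup\overline{\mathcal D}$, and Section 4 applies. Let $T(p;u_1,u_2,u_3)$ consist of six unit pairs: the sides of the triangle with vertices $p+t_a(v)$, $a=1,2,3$, and the spokes $\{c(p,u_a),p+t_a(v)\}$.

**Definition (center configuration).** Let each of $U_0,U_1,U_2$ consist of three points, those of $U_r$ in $r$-position relative to $p$. These nine points are the *terminals*. The edges of $\mathcal C(p;U_0,U_1,U_2)$ are

- the pairs $\{p,c(p,u)\}$ and $\{c(p,u),u\}$ for all nine terminals $u$;
- the six edges of $T(p;u_1,u_2,u_3)$ for all $r\neq r'$, all $\{u_1,u_2\}\subset U_r$ and all $u_3\in U_{r'}$. Here $u_1,u_2$ are ordered by a total order on the labels of all points used, fixed once and for all.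

There are $6\cdot3\cdot3=54$ triangles, so counted with labels there are $18+54\cdot6=342$ edges. We treat a configuration as a placement of one fixed abstract graph in the plane. It does not matter if some vertices happen to coincide: a map $f$ of the plane that preserves the edge lengths gives, composed with the placement, a map of the abstract graph to $\mathbb C$ with unit edges.

**Lemma 4.** For every $\varepsilon>0$ there is $\eta>0$ such that for each center configuration and each $f$ preserving the lengths of its edges: if $|f(u)-a|\le\eta$ for all nine terminals, then $|f(p)-a|\le\varepsilon$.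

*Proof.* **Exact case.** Purpose: the claim with $\eta=\varepsilon=0$, for every unit-edge map of the abstract graph. Let $f(u)=a$ for all terminals and suppose $b=f(p)\ne a$. Each $f(c(p,u))$ lies on the unit circles about $a$ and $b$, hence in a set of at most two points. In each of the three groups, two of the three points $c(p,u)$ have the same image. There are three groups and at most two possible values, so two groups share such a value. That is, there are $r\neq r'$, $\{u_1,u_2\}\subset U_r$, $u_3\in U_{r'}$ and $P$ with $f(c(p,u_a))=P$ for $a=1,2,3$. The images of the triangle vertices of $T(p;u_1,u_2,u_3)$ form a unit equilateral triangle with all vertices at distance $1$ from $P$. This is impossible since the circumradius is $1/\sqrt3$. So $b=a$.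

**General case.** Purpose: pass to $\eta>0$ by compactness. All center configurations have the same finite abstract graph, and it is connected. If the lemma fails for some $\varepsilon$, then for each $k\geq1$ there is a map $f_k$ of this graph to $\mathbb C$ with unit edges and, after a translation, $|f_k(u)|\le\frac1k$ for all terminals and $|f_k(p)|>\varepsilon$. By connectedness the values are uniformly bounded, so a subsequence converges at every vertex. The limit has unit edges, $f(u)=0$ at all terminals, and $|f(p)|\ge\varepsilon$. This contradicts the exact case. $\square$

## 7. Two levels of centers force $f(x')$ near $f(x)$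

To use Lemma 4 for $p=x$ and $p=x'$ with common terminals, we need terminals in three positions around $x$ with clustered images. Pigeonhole gives clusters only in places it chooses. So we place many bunches of points on one ray from $x$, at rapidly decreasing distances $\lambda,\lambda^2,\lambda^3,\dots$. Then three bunches $i<j<k$ cluster in the same cell. From $x$ they are all in $0$-position. But from a point $q$ near $x+\lambda^j\omega$ they are in three different positions: bunch $i$ is so far away that it is seen in direction $1$; bunch $k$ is practically at $x$, seen in direction $-\omega$; and bunch $j$ is seen in direction $1-\omega=-\omega^2$, because $x,\,x+\lambda^j,\,x+\lambda^j\omega$ form an equilateral triangle. So Lemma 4 pulls $f(q)$ to the cluster. The points $q$ then serve as the missing terminals around $x$.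

**Definition (closeness configuration).** Given $\varepsilon>0$, let $\eta_2$ be the $\eta$ of Lemma 4 for $\varepsilon/2$, let $\eta_1$ be the $\eta$ of Lemma 4 for $\eta_2$ in place of $\varepsilon$, and $\eta=\min(\eta_1,\eta_2)$. Let $N\ge1$ be such that a closed disc of radius $4$ can be covered by $N$ sets ("cells") of diameter at most $\eta$. Put $n_0=5N+1$ and $J=2N+1$, choose a rational $\lambda$ with $0<\lambda<\kappa/10$, and put $\mu=\lambda^{J+1}$. For a point $x$ choose

- *bunches*: for $j=1,\dots,J$, $n_0$ distinct points in $B(x+\lambda^j,\mu)$;
- a point $x'\in B(x,\mu)$;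
- for every $\alpha=(A_i,A_j,A_j',A_k)$, where $i<j<k$, each of $A_i,A_j,A'_j,A_k$ is a 3-element subset of the bunch with the given index and $A_j\cap A_j'=\varnothing$: points $q_{\alpha,1},q_{\alpha,2},q_{\alpha,3}\in B(x+\lambda^j\omega,\mu)$ and $q_{\alpha,4},q_{\alpha,5},q_{\alpha,6}\in B(x+\lambda^j\bar\omega,\mu)$.

$\Gamma(x,x')$ consists of all edges, for all $\alpha$, of

- *first level*: $\mathcal C(q_{\alpha,s};A_i,A_k,A_j)$ for $s\le3$, and $\mathcal C(q_{\alpha,s};A_i,A_j,A_k)$ for $s\ge4$;
- *second level*: $\mathcal C(p;A'_j,\{q_{\alpha,1},q_{\alpha,2},q_{\alpha,3}\},\{q_{\alpha,4},q_{\alpha,5},q_{\alpha,6}\})$ for $p=x$ and $p=x'$.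

The use of a second set $A_j'$ at the second level has no role in this section; it will separate two levels of edges in Section 9.

**The positions are correct.** Write terminal minus center as $w_0+\mathrm{err}$. Note $\mu\le\lambda^{j+1}$ for $j\le J$.

For a center $q$ near $x+\lambda^j\omega$:

- to $A_k$: $w_0=-\lambda^j\omega$, $|\mathrm{err}|\le\lambda^k+2\mu\le3\lambda\cdot\lambda^j$: position 1;
- to $A_j$: $w_0=\lambda^j(1-\omega)=\lambda^j\bar\omega=-\lambda^j\omega^2$, $|\mathrm{err}|\le2\mu$: position 2;
- to $A_i$: $w_0=\lambda^i$, $|\mathrm{err}|\le\lambda^j+2\mu\le3\lambda\cdot\lambda^i$: position 0.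

For $q$ near $x+\lambda^j\bar\omega$ the mirror image holds. To $A_k$ we have $w_0=-\lambda^j\bar\omega=\lambda^j\omega^2$, position 2; to $A_j$ we have $w_0=\lambda^j(1-\bar\omega)=\lambda^j\omega$, position 1. At the second level $w_0=\lambda^j$, $\lambda^j\omega$, $\lambda^j\bar\omega=-\lambda^j\omega^2$, with $|\mathrm{err}|\le2\mu\le2\lambda\cdot\lambda^j$: positions 0, 1, 2. In all cases $|\mathrm{err}|\le3\lambda|w_0|$. So normalizing changes the direction by at most $2|\mathrm{err}|/|w_0|\le6\lambda<\kappa$, and $0<|w_0+\mathrm{err}|\le1.3\lambda<\kappa$, as $|w_0|\le\lambda<\frac1{80}$.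

**Proposition 5.** If $f:\mathbb R^2\to\mathbb R^2$ preserves the lengths of all edges of $\Gamma(x,x')$, then $|f(x)-f(x')|\le\varepsilon$.

*Proof.* **Boundedness.** Purpose: put all bunch images in a disc of radius 4. Since $J\ge3$ and $n_0\ge6$, each bunch point $u$ lies in $A_i\cup A_j\cup A_k$ for some $\alpha$. It is joined to $q_{\alpha,1}$ by two edges, and $q_{\alpha,1}$ is joined to $x$ by two edges. So $|f(u)-f(x)|\le4$.

**Pigeonhole, twice.** Purpose: find a good $\alpha$. Cover the closed disc of radius 4 about $f(x)$ by $N$ cells. In each bunch, which has $5N+1$ points, at least 6 points have images in one cell. There are $2N+1$ bunches and $N$ cells, so three bunches $i<j<k$ have the same such cell. Choose $\alpha=(A_i,A_j,A_j',A_k)$ with all its points mapped into this cell (six points are enough for the disjoint $A_j,A_j'$). Let $a$ be the image of one of them. All these images are within $\eta$ of $a$.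

**Transfer, twice.** Purpose: reach $x$ and $x'$. Since $\eta\le\eta_1$, Lemma 4 at the first level gives $|f(q_{\alpha,s})-a|\le\eta_2$ for $s=1,\dots,6$. The images of $A_j'$ are also within $\eta\le\eta_2$ of $a$. So Lemma 4 at the second level gives $|f(x)-a|\le\varepsilon/2$ and $|f(x')-a|\le\varepsilon/2$. $\square$

## 8. Free parameters that are algebraically independent

**Purpose.** We must choose the free points so that no two edges are parallel and no spent direction occurs. The tool is a way to turn an accidental coincidence at one parameter vector into an identity on an open set.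

A set $A\subset\mathbb R^k$ is *definable over* a subfield $K\subset\mathbb R$ if it is given by a first-order formula in $+,\cdot,<$, with quantifiers over $\mathbb R$ and constants from $K$. For instance $\{(s,t):t=\sqrt s\}$ is definable over $\mathbb Q$ by "$t\ge0$ and $t^2=s$". The Tarski–Seidenberg theorem says that such a set is a finite union of sets, each given by finitely many conditions $P=0$, $Q>0$ with polynomials $P,Q$ over $K$.

**Fact 6.** Let $z\in\mathbb R^k$ have coordinates algebraically independent over $K$, and let $A\ni z$ be definable over $K$. Then $A$ contains a neighborhood of $z$.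

*Proof.* Take a piece of $A$ containing $z$. Each $P$ there vanishes at $z$, so $P\equiv0$ by algebraic independence. Hence the piece is given by conditions $Q>0$ alone, so it is open. $\square$

For $k=1$, $K=\mathbb Q$: the set $\{z:z^2=2\}$ contains no interval, but its points are algebraic, so they are excluded by the hypothesis.

**The configuration $\Delta$.** Let $|x-y|=1$, $\varepsilon>0$, and let $\Phi$ be a set of directions with $|\Phi|<\mathfrak c$ (those to avoid). Let $\Delta$ be the union of $\Gamma(x,x')$, $\Gamma(y,y')$ (both for this $\varepsilon$, with the same $\lambda$) and the *bar* $\{x',y'\}$, where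
$$y'=x'+v(\sigma),\qquad v(\sigma)=(y-x)\frac{1+i\sigma}{1-i\sigma}\in S^1,\qquad x'\in B(x,\mu/2),\quad|\sigma|<\mu/4 .$$
Since $|v(\sigma)-(y-x)|=\bigl|\frac{2i\sigma}{1-i\sigma}\bigr|\le2|\sigma|<\mu/2$, we have $y'\in B(y,\mu)$, as $\Gamma(y,y')$ requires.

The free parameters are the coordinates of all bunch points and all points $q$ on both sides, the coordinates of $x'$, and $\sigma$. They range over an open set $\Omega$, on which all edge vectors are real analytic. The points $x,y$ are fixed, and $y'$ depends on $x',\sigma$.

**Choice of $z$.** Let $K$ be the field generated over $\mathbb Q$ by the coordinates of $x,y$ and of unit vectors representing the elements of $\Phi$. Then $|K|<\mathfrak c$. A transcendence basis of $\mathbb R$ over $K$ has cardinality $\mathfrak c$: otherwise $\mathbb R$, being algebraic over a field of cardinality less than $\mathfrak c$, would itself have cardinality less than $\mathfrak c$. So there are as many algebraically independent reals over $K$ as we need. Rational affine maps $s\mapsto as+b$ with $a\ne0$, applied to each of them, keep independence and move them into any open box. Hence there is $z\in\Omega$ with coordinates algebraically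 independent over $K$.

**Definability.** $\Omega$ and all edge vectors, as functions of the parameters, are definable over $K$. The numbers $\lambda,\mu,\kappa,\gamma,\gamma_0$ are rational. $\sqrt3$ and the coordinates of the base solution are algebraic, so definable. $v(p,u)$ is the unit vector $v$ with $|p+v-u|=1$ within $2\kappa$ of $g_r$. And $\tau$ is *the* solution of (1) within $\gamma_0$ of the base solution. So, for two edges, the set of parameter vectors in $\Omega$ for which they are parallel is definable over $K$; so is the set for which an edge has a given direction from $\Phi$. By Fact 6, if such a coincidence occurs at $z$, it occurs for *all* parameters near $z$.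

## 9. No two edges of $\Delta$ are parallel

**Lemma 7.** For such $z$, the edges of $\Delta$ have pairwise distinct directions, none in $\Phi$.

*Proof.* **Bookkeeping.** Purpose: name each edge by what it depends on. Apart from the bar, each edge $e$ has a center $p(e)$ and a terminal set $S(e)$:

- type I: $\{p,c(p,u)\}$ and $\{c(p,u),u\}$, with $S=\{u\}$;
- type II: the edges of $T(p;u_1,u_2,u_3)$, with $S=\{u_1,u_2,u_3\}$.

Here points are identified by their labels. An edge such as $\{x,c(x,u)\}$ may occur in the configurations of several $\alpha$, but it is then the same edge. Indeed the position of $u$ relative to $p$ depends only on $(p,u)$: for $p=x,x'$, bunch points have position 0 and $q_{\alpha,s}$ has position 1 or 2 according as $s\le3$ or $s\ge4$; each $q_{\alpha,s}$ is the center of one configuration only; and likewise on the $y$-side. In a type II set $S$ the two points of equal position are $u_1,u_2$, in the fixed total order. Hence there are exactly two type I edges for each occurring $(p,\{u\})$ and exactly six type II edges for each occurring $(p,S)$ with $|S|=3$. The direction $D_e$ (a local branch of the argument) is a function of $p(e)$ and the points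 of $S(e)$ only. All terminals are free points: bunch points or points $q_{\alpha,s}$. The centers are $x,x',y,y'$ and the $q_{\alpha,s}$, and no center lies in its own $S(e)$. For a real function $F$, $\partial F/\partial u$ denotes the gradient in $u$: $dF=\langle\partial F/\partial u,du\rangle$.

**(a) Moving a terminal turns the edge:** $\partial D_e/\partial u\neq0$ for each $u\in S(e)$. For type I, $D_e$ is $\theta$ or $\psi$, up to multiples of $\pi$, and (5) gives the gradients $\frac{w}{\langle w,iv\rangle}$ and $\frac{v}{\langle v,iw\rangle}$. For type II, $D_e=h_e(\theta_1,\theta_2,\theta_3)$ up to a constant, and $u_a$ affects only $\theta_a$ among the $\theta$'s. So by (5) and Lemma 3(i)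
$$\frac{\partial D_e}{\partial u_a}=\frac{\partial h_e}{\partial\theta_a}\cdot\frac{w_a}{\langle w_a,iv_a\rangle}\neq0 .$$

**(b) Moving the center turns the edge generically:** $\partial D_e/\partial p$ does not vanish identically on any open set of $(p,u_S)$, where $u_S$ denotes the points of $S(e)$. For type I, (5) shows that it never vanishes. For type II,
$$\frac{\partial D_e}{\partial p}=-\sum_{a=1}^3\frac{\partial h_e}{\partial\theta_a}\,\frac{w_a}{\langle w_a,iv_a\rangle} .$$
Three nonzero terms could cancel at some places. Suppose that they cancel on an open set. With $p$ fixed, $(\theta_a,\psi_a)$ are independent local coordinates for $u_a$. So we can vary $w_1=\cos\chi\,v_1+\sin\chi\,iv_1$ alone, keeping $v_1,v_2,v_3,w_2,w_3$. Then the terms $a=2,3$ and the number $\partial h_e/\partial\theta_1$ are constant, while $\frac{w_1}{\langle w_1,iv_1\rangle}=\cot\chi\,v_1+iv_1$ varies. Differentiating in $\chi$ gives $\frac{\partial h_e}{\partial\theta_1}v_1=0$, contradicting Lemma 3(i).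

In each case below, we assume a coincidence at $z$. By Section 8 it then holds for all parameters near $z$, and we look for a contradiction.

**Avoiding $\Phi$.** If $e$ is not the bar, and $D_e$ equals an element of $\Phi$ near $z$, vary some $u\in S(e)$: by (a) $D_e$ changes, a contradiction. For the bar vary $\sigma$: its argument is $\arg(y-x)+2\arctan\sigma$, not constant.

**The bar and another edge $e$.** The bar vector $v(\sigma)$ depends only on $\sigma$. Vary some $u\in S(e)$: $D_e$ changes and the bar does not.

Now let $e\ne e'$ both be different from the bar, and suppose that they are parallel for all parameters near $z$.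

**Case 1: $S(e)\neq S(e')$.** Exchanging names if necessary, let $u\in S(e)\setminus S(e')$.

If $u\neq p(e')$, vary $u$ alone. $D_e$ changes by (a). $D_{e'}$ does not, since $u\notin S(e')$ and $p(e')$ does not depend on $u$. This is a contradiction.

If $u=p(e')$, then $u$ is both a terminal and a center, so $u=q_{\alpha,s}$ for some $\alpha$. Then $e'$ is a first-level edge with $S(e')\subset A_i\cup A_j\cup A_k$. As $q_{\alpha,s}$ is a terminal only in second-level configurations of the same $\alpha$, $e$ belongs to such a configuration, and $S(e)\subset A_j'\cup\{q_{\alpha,1},\dots,q_{\alpha,6}\}$. Because $A_j'\cap A_j=\varnothing$ and $A_j'$ lies in a bunch different from those of $A_i$ and $A_k$, $S(e)$ and $S(e')$ are disjoint. Take any $u'\in S(e')$. It is a bunch point, so $u'\ne p(e)\in\{x,x',y,y'\}$, and $u'\notin S(e)$. Varying $u'$ alone changes $D_{e'}$ but not $D_e$, a contradiction.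

**Case 2: $S(e)=S(e')$, $p(e)\neq p(e')$.** The common terminals show that both edges belong to the same side. If one center, say $p(e)$, is some $q_{\alpha,s}$, vary it alone. It is not in $S(e)=S(e')$, since first-level terminals are bunch points, so $D_{e'}$ is unaffected. Otherwise $\{p(e),p(e')\}$ is $\{x,x'\}$ or $\{y,y'\}$; say $p(e)\in\{x',y'\}$, so $p(e')\in\{x,y\}$ is fixed. Vary $x'$ with $\sigma$ fixed. Then $y'$ undergoes the same translation, and $D_{e'}$ is unaffected. In both situations $\partial D_e/\partial p=0$ for all parameters near $z$. As the parameters range over a neighborhood of $z$, $(p(e),u_S)$ ranges over a set containing an open set. This contradicts (b).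

**Case 3: $S(e)=S(e')$, $p(e)=p(e')$.** If $|S|=1$, the two directions are those of $v$ and $w$, and $v\nparallel w$. If $|S|=3$, both edges belong to the same $T(p;u_1,u_2,u_3)$. By Lemma 3(ii) they are non-parallel, except possibly for the two special pairs $(s_1,t_3-t_2)$ and $(s_2,t_3-t_1)$. For the first, vary $u_1$. This moves $\theta_1,\psi_1$ only, and $\partial\theta_1/\partial u_1\ne0$ by (5). So by Lemma 3(ii) the difference of the two arguments changes, a contradiction. For the second, vary $u_2$ in the same way. $\square$

Case 3 is where the rhombus of Section 2 is finally defeated: its opposite sides are parallel when $v_1=v_2$, but not identically.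

## 10. Transfinite recursion and the proof of Theorem 1

**Construction.** There are $\mathfrak c$ triples $(x,y,m)$ with $|x-y|=1$ and $m\in\mathbb N$, $m\ge1$. Well-order them in type $\mathfrak c$, so that each triple has fewer than $\mathfrak c$ predecessors. At each stage let $\Phi$ be the set of directions of all pairs chosen at earlier stages. Each stage adds finitely many pairs, so $|\Phi|<\mathfrak c$. By Lemma 7 choose a configuration $\Delta=\Delta(x,y,m)$ for $\varepsilon=\frac1m$ whose edges have pairwise distinct directions outside $\Phi$. Let $\widetilde{\mathcal B}$ be the union of all the $\Delta(x,y,m)$. All its pairs are at distance $1$, and no two distinct pairs are parallel.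

**It is a base.** Let $f$ preserve the lengths of all pairs of $\widetilde{\mathcal B}$ and let $|x-y|=1$. For every $m$, Proposition 5 on both sides and the bar give points $x',y'$ with
$$|f(x)-f(x')|\le\tfrac1m,\qquad|f(y)-f(y')|\le\tfrac1m,\qquad|f(x')-f(y')|=1 .$$
So $\bigl||f(x)-f(y)|-1\bigr|\le\frac2m$ for all $m$, that is, $|f(x)-f(y)|=1$. Thus $f$ preserves unit distance, and by the Beckman–Quarles theorem $f$ is an isometry. This proves Theorem 1. $\blacksquare$

## 11. Every direction exactly once, forbidden directions, finite versions

**Theorem 8.**

(a) There is a set of unit segments in the plane containing exactly one segment of every direction which is a disjoint union of $\mathfrak c$ sets, each of which is a base of the Euclidean metric. In particular there is a base with exactly one segment in each direction.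

(b) For every set $\Phi_0$ of directions with $|\Phi_0|<\mathfrak c$ there is a base as in Theorem 1 using no direction from $\Phi_0$.

(c) For every finite $F\subset\mathbb R^2$ and $\varepsilon>0$ there is a finite set of pairwise non-parallel unit segments such that every $f:\mathbb R^2\to\mathbb R^2$ preserving their lengths satisfies $\bigl||f(P)-f(Q)|-|P-Q|\bigr|<\varepsilon$ for all $P,Q\in F$.

(d) In every base of unit pairs, no two of them parallel, each point of the plane belongs to at least three pairs; every such base has cardinality $\mathfrak c$.

*Proof.* **(a)** Run the recursion of Section 10 over all quadruples $(x,y,m,\iota)$ with $\iota<\mathfrak c$. There are again $\mathfrak c$ tasks. Let $\mathcal B_\iota$ be the union of the configurations with label $\iota$. By the argument of Section 10 each $\mathcal B_\iota$ is a base. They are disjoint because all directions are distinct. Finally add to $\mathcal B_0$ one unit segment for each unused direction. A set of pairs containing a base is a base, so $\mathcal B_0$ stays a base, and the whole union is a base too.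

**(b)** In the recursion, let $\Phi$ at every stage contain also $\Phi_0$. Still $|\Phi|<\mathfrak c$.

**(c)** We may assume $F\neq\varnothing$. Let $\widetilde{\mathcal B}$ be as in Theorem 1, viewed as a graph on $\mathbb R^2$.

*The graph is connected.* Otherwise translate one component by a vector $V\neq0$ and fix all other points. This map $f$ preserves all pairs of $\widetilde{\mathcal B}$, so it is an isometry. But then $f(X)-X$ is continuous on the plane and takes exactly the two values $0$ and $V$, which is impossible since the plane is connected.

*Compactness.* Fix $P_0$ and let $d_0(X)$ be the graph distance from $P_0$ to $X$. The product of closed discs $\Pi=\prod_{X}\overline B(P_0,d_0(X))$, over all $X\in\mathbb R^2$, is compact by Tychonoff's theorem. Its elements are the maps $f$ with $|f(X)-P_0|\le d_0(X)$. The sets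
$$C_\beta=\{f\in\Pi:f\text{ preserves the length of }\beta\}\ (\beta\in\widetilde{\mathcal B}),\qquad Z=\Bigl\{f\in\Pi:\max_{P,Q\in F}\bigl||f(P)-f(Q)|-|P-Q|\bigr|\ge\varepsilon\Bigr\}$$
are closed, since each is a closed condition on finitely many coordinates. An $f$ in all $C_\beta$ is an isometry, so it is not in $Z$: thus $Z\cap\bigcap_\beta C_\beta=\varnothing$. By compactness $Z\cap C_{\beta_1}\cap\dots\cap C_{\beta_k}=\varnothing$ for some $\beta_1,\dots,\beta_k$.

*The finite set.* Take $\beta_1,\dots,\beta_k$ together with the pairs of shortest paths in $\widetilde{\mathcal B}$ from $P_0$ to all points of $F$ and to all endpoints of the $\beta_l$. This is a finite subset of $\widetilde{\mathcal B}$, so its segments are pairwise non-parallel. Let $f$ preserve these pairs. Translate so that $f(P_0)=P_0$. Keep $f$ on $F$ and on the endpoints of the $\beta_l$; there $|f(X)-P_0|\le d_0(X)$ because of the preserved paths. Redefine $f$ as $P_0$ at every other point. The resulting map lies in $\Pi\cap C_{\beta_1}\cap\dots\cap C_{\beta_k}$, hence not in $Z$. Since the distances between images of points of $F$ were not changed by the translation and the redefinition, the original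 $f$ satisfies the inequality.

**(d)** This is Proposition 2. $\blacksquare$

By scaling the plane, everything above holds with distance $1$ replaced by any fixed positive number.
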